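\title{Strong chains of subsets of $\omega_1$ of length $\omega_n$}

\begin{abstract}
A strong chain of length $\kappa$ is a sequence $\langle A_\alpha:\alpha<\kappa\rangle$ of subsets of $\omega_1$ such that $A_\alpha\setminus A_\beta$ is finite and $A_\beta\setminus A_\alpha$ is uncountable whenever $\alpha<\beta$. We show that under CH, for every $n$ with $2\le n<\omega$, there is a proper poset with the $\aleph_2$-chain condition that adds a strong chain of length $\omega_n$. In particular, a strong chain of length $\omega_4$ is consistent with ZFC. The side conditions are finite symmetric systems of countable elementary submodels of a single type, and the main ingredient is a requirement on how isomorphic models intersect. We also show that a strong chain of regular length $\kappa>\omega_1$ implies $2^{\aleph_0}\ge\kappa$, and that over a model of CH no ccc poset adds a strong chain of length $\omega_n$ for $3\le n<\omega$.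
\end{abstract}

\section{Introduction}\label{sec:intro}

We work in ZFC. For $A,B\subseteq\omega_1$ write $A\subseteq^*B$ if $A\setminus B$ is finite. A \emph{strong chain of length $\kappa$} in $\mathcal P(\omega_1)/\mathrm{Fin}$ is a sequence $\langle A_\alpha:\alpha<\kappa\rangle$ of subsets of $\omega_1$ such that for all $\alpha<\beta<\kappa$ the set $A_\alpha\setminus A_\beta$ is finite and the set $A_\beta\setminus A_\alpha$ is uncountable. We write $SC(\omega_1,\kappa)$ for the statement that such a chain exists.

How long can a strong chain be? Length $\omega_1$ costs nothing: partition $\omega_1$ into uncountable sets $P_\gamma$, $\gamma<\omega_1$, and let $A_\alpha=\bigcup_{\gamma<\alpha}P_\gamma$. If we insist on true inclusions $A_\alpha\subseteq A_\beta$, we cannot reach $\omega_2$, because points chosen from the pairwise disjoint sets $A_{\alpha+1}\setminus A_\alpha$ are distinct elements of $\omega_1$. So $SC(\omega_1,\kappa)$ for $\kappa\ge\omega_2$ measures how much room the finite errors create. The room has a price: a strong chain of regular length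 $\kappa>\omega_1$ yields $\kappa$ distinct subsets of one countable ordinal (Theorem~\ref{thm:B}), so $SC(\omega_1,\omega_2)$ fails under CH, and for $\kappa\ge\omega_2$ the question is one of consistency.

Koszmider forced $SC(\omega_1,\omega_2)$ with a ccc poset, assuming Jensen's square principle, and showed that Chang's Conjecture implies $\neg SC(\omega_1,\omega_2)$. Asper\'o and Rodr\'iguez forced $SC(\omega_1,\omega_3)$ using a proper poset whose side conditions consist of elementary substructures of two types. In \cite{RIMS}, $SC(\omega_1,\omega_2)$ is forced with a proper poset whose side conditions are symmetric systems of a single type of elementary substructures, together with fast functions and bubbly paths; it is stated there that this construction extends naturally to $SC(\omega_1,\omega_3)$, and it is left open whether one can go further, say to $SC(\omega_1,\omega_4)$. In its broader form the problem is the following.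

\medskip
\noindent\textbf{Problem.} Is $SC(\omega_1,\omega_4)$ consistent with ZFC?
\medskip

Two countable elementary submodels of a suitable structure that agree on $\omega_1$ meet $\omega_2$ in a common initial segment. This rigid pattern makes countable side conditions easy to handle at $\omega_2$, and it breaks down above $\omega_2$ (Section~\ref{sec:idea}). One might therefore guess that every further cardinal calls for models of a further size. This is not so: the answer to the Problem is positive, and finite symmetric systems of countable models suffice for every $\omega_n$. What replaces ``initial segment'' is the following notion. As usual, $H(\theta)$ is the collection of sets whose transitive closure has size less than $\theta$.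

\begin{definition}\label{def:trace}
Let $\kappa\ge\omega_2$ be regular. A \emph{trace family} for $\kappa$ is a set $\mathcal Z\subseteq[\kappa]^{<\kappa}$ such that
\begin{itemize}
\item[(Z1)] $Z\cap Z'\in\mathcal Z$ for all $Z,Z'\in\mathcal Z$;
\item[(Z2)] for every countable $Y\subseteq\kappa$ the set $\mathrm{Tr}(Y)=\{Y\cap Z:Z\in\mathcal Z\}$ is countable;
\item[(Z3)] for every sufficiently large regular $\theta$ and every $x\in H(\theta)$ there is $Q\prec H(\theta)$ with $x\in Q$, $|Q|=\aleph_1$, $\omega_1\subseteq Q$, ${}^\omega Q\subseteq Q$ and $Q\cap\kappa\in\mathcal Z$.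
\end{itemize}
The elements of $\mathrm{Tr}(Y)$ are the \emph{traces} on $Y$.
\end{definition}

Condition (Z3) asks that $\mathcal Z$ be rich, and (Z2) asks that it look small from every countable set. Since ${}^\omega 2\subseteq Q$ and $|Q|=\aleph_1$, condition (Z3) implies CH. The basic example, under CH, is $\kappa=\omega_2$ with $\mathcal Z$ the set of all ordinals below $\omega_2$: the traces on $Y$ are then the initial segments of $Y$.

\begin{theorem}\label{thm:A}
If $\kappa\ge\omega_2$ is regular and has a trace family, then there is a proper $\aleph_2$-c.c.\ poset forcing $SC(\omega_1,\kappa)$. If CH holds, then every $\omega_n$ with $2\le n<\omega$ has a trace family. Hence, over a model of $\mathrm{ZFC}+\mathrm{CH}$, for each $n\ge2$ a cardinal-preserving forcing gives $\mathrm{ZFC}+SC(\omega_1,\omega_n)$. In particular, $SC(\omega_1,\omega_4)$ is consistent relative to ZFC.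
\end{theorem}

The other two results describe the limits of the construction.

\begin{theorem}\label{thm:B}
If $\kappa>\omega_1$ is regular and $SC(\omega_1,\kappa)$ holds, then $2^{\aleph_0}\ge\kappa$. If GCH holds in the ground model, then the extension of Theorem~\ref{thm:A} for $\kappa=\omega_n$ satisfies $2^{\aleph_0}=\aleph_n$, and in it $SC(\omega_1,\omega_m)$ holds if and only if $m\le n$, for $2\le m<\omega$.
\end{theorem}

\begin{theorem}\label{thm:C}
If $\kappa\ge\omega_3$ is regular and $\mu^{\aleph_0}<\kappa$ for all cardinals $\mu<\kappa$, then no ccc poset forces $SC(\omega_1,\kappa)$, not even below some condition. In particular, over a model of CH no ccc poset forces $SC(\omega_1,\omega_n)$ for $3\le n<\omega$.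
\end{theorem}

So for $n\ge3$ the poset of Theorem~\ref{thm:A} cannot be replaced by a ccc poset over the same ground model. After the background of Section~\ref{sec:background}, Section~\ref{sec:limits} proves Theorem~\ref{thm:C} and the first assertion of Theorem~\ref{thm:B}. Section~\ref{sec:idea} shows the main idea of Theorem~\ref{thm:A} on the smallest configuration in which it is visible. Sections \ref{sec:trace}--\ref{sec:gates} develop the side conditions, Sections \ref{sec:poset}--\ref{sec:proper} define and analyze the poset, and Section~\ref{sec:end} completes the proofs.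

\section{Background}\label{sec:background}

\subsection*{Closures, models and isomorphisms}

Let $\kappa\ge\omega_2$ be regular. The ordinals of $H(\kappa)$ are the ordinals below $\kappa$. Every subset of $H(\kappa)$ of size less than $\kappa$ is an element of $H(\kappa)$, and a set in $H(\kappa)$ is countable if and only if it is countable in the sense of $H(\kappa)$. For a countable set $X$ let $\mathrm{cl}(X)$ be the set of suprema of nonempty subsets of $X\cap\kappa$.

\begin{lemma}\label{lem:closure}
If $X$ is countable, then $\mathrm{cl}(X)$ is a countable subset of $\kappa$, it contains $X\cap\kappa$, and it is closed under suprema of nonempty subsets.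
\end{lemma}

\begin{proof}
Let $Y=X\cap\kappa$. Countable subsets of $\kappa$ are bounded, so $\mathrm{cl}(X)\subseteq\kappa$; singletons give $Y\subseteq\mathrm{cl}(X)$; and the supremum of a set of suprema $\sup y_i$ is $\sup\bigcup_iy_i$. For countability, map each $\sigma\in\mathrm{cl}(X)\setminus Y$ with $\sigma<\sup Y$ to $\min(Y\setminus\sigma)$. If $\sigma<\sigma'$ are two such ordinals, then $\sigma'$ is a limit of elements of $Y$, so $\min(Y\setminus\sigma)<\sigma'\le\min(Y\setminus\sigma')$. Hence the map is injective.
\end{proof}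

Let $\mathfrak H$ be an expansion of $(H(\kappa),\in)$ by a predicate. A \emph{model} is a countable $N\prec\mathfrak H$. A model contains everything definable in $\mathfrak H$ from its elements; in particular it contains its finite subsets as elements. If $c\in N$ is countable and nonempty, then $N$ contains a surjection $\omega\to c$, so $c\subseteq N$. Applying this to countable ordinals, $\delta_N=N\cap\omega_1$ is a countable ordinal, the \emph{height} of $N$. An \emph{isomorphism} of models is an isomorphism of the induced substructures of $\mathfrak H$.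

\begin{lemma}\label{lem:iso}
Let $N,N'$ be models.
\begin{itemize}
\item[(a)] If $W\in N$ is a model, then $W\subseteq N$, $\delta_W<\delta_N$, $\mathrm{cl}(W)\in N$ and $\mathrm{cl}(W)\subseteq N$.
\item[(b)] There is at most one isomorphism $N\to N'$.
\end{itemize}
Let $\Psi:N\to N'$ be an isomorphism.
\begin{itemize}
\item[(c)] If $F$ is a function definable in $\mathfrak H$ without parameters and $x\in N\cap\operatorname{dom}F$, then $\Psi(F(x))=F(\Psi(x))$.
\item[(d)] If $c\in N$ is countable, then $\Psi(c)$ is countable and $\Psi(c)=\Psi[c]$.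
\item[(e)] $\Psi$ maps $N\cap\kappa$ onto $N'\cap\kappa$ preserving the order, it fixes every ordinal below $\delta_N$, and $\delta_N=\delta_{N'}$.
\item[(f)] If $W\in N$ is a model, then $\Psi(W)$ is a model of the same height, $\Psi\restriction W$ is the isomorphism $W\to\Psi(W)$, and $\Psi[\mathrm{cl}(W)]=\mathrm{cl}(\Psi(W))$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) $W$ is a countable element of $N$; the sets $\delta_W=W\cap\omega_1$ and $\mathrm{cl}(W)$ are definable from $W$, so they lie in $N$; and $\mathrm{cl}(W)$ is countable.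

(b) If $\Psi\ne\Psi'$ are isomorphisms, take an $\in$-minimal $x\in N$ with $\Psi(x)\ne\Psi'(x)$. Then $\Psi(x)\cap N'=\Psi[x\cap N]=\Psi'[x\cap N]=\Psi'(x)\cap N'$, which contradicts extensionality in $N'$.

(c) The formula defining ``$y=F(x)$'' passes from $\mathfrak H$ to $N$, from $N$ to $N'$ along $\Psi$, and from $N'$ to $\mathfrak H$.

(d) In the same way $\Psi(c)$ is countable. So $c\subseteq N$ and $\Psi(c)\subseteq N'$, and $\Psi(c)=\Psi(c)\cap N'=\Psi[c\cap N]=\Psi[c]$.

(e) Being an ordinal is definable and the order is $\in$. For $\alpha<\delta_N$, induction and (d) give $\Psi(\alpha)=\Psi[\alpha]=\alpha$. Since $\Psi(\omega_1)=\omega_1$, we get $\delta_{N'}=\Psi[\delta_N]=\delta_N$.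

(f) $W\subseteq N$ and both are elementary in $\mathfrak H$, so $W\prec N$. Hence $\Psi(W)=\Psi[W]\prec N'\prec\mathfrak H$. The height is preserved by (e), and $\Psi[\mathrm{cl}(W)]=\Psi(\mathrm{cl}(W))=\mathrm{cl}(\Psi(W))$ by (a), (d) and (c).
\end{proof}

\subsection*{Forcing}

We write $q\le p$ when $q$ is stronger than $p$. A poset has the \emph{$\lambda$-c.c.}\ if every antichain has size less than $\lambda$, and ccc means $\aleph_1$-c.c. For regular $\lambda$, a $\lambda$-c.c.\ poset preserves all cardinals $\ge\lambda$.

Let $M^*\prec H(\theta)$ be countable with $\mathbb P\in M^*$. A condition $q$ is \emph{$(M^*,\mathbb P)$-generic} if for every dense $D\subseteq\mathbb P$ with $D\in M^*$, every $r\le q$ is compatible with an element of $D\cap M^*$. It suffices to consider dense open $D$: the downward closure of a dense $D\in M^*$ lies in $M^*$, and by elementarity each of its elements in $M^*$ is below an element of $D\cap M^*$. A generic condition forces that $M^*[G]$ and $M^*$ have the same ordinals. The poset $\mathbb P$ is \emph{proper} if for every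 sufficiently large regular $\theta$ there is a parameter $x\in H(\theta)$ such that for every countable $M^*\prec H(\theta)$ with $\mathbb P,x\in M^*$, every $p\in\mathbb P\cap M^*$ has an $(M^*,\mathbb P)$-generic extension. Proper posets preserve $\omega_1$. So a proper $\aleph_2$-c.c.\ poset preserves all cardinals.

\subsection*{Stationary sets}

Let $\kappa$ be regular and uncountable. A union of fewer than $\kappa$ nonstationary subsets of $\kappa$ is nonstationary; so a function from a stationary set into a set of size less than $\kappa$ is constant on a stationary subset. By Fodor's lemma, a function $g$ on a stationary set with $g(\lambda)<\lambda$ for all $\lambda$ is constant on a stationary subset. If $\mu<\kappa$ is regular, then $\{\lambda<\kappa:\mathrm{cf}(\lambda)=\mu\}$ is stationary.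

\section{The continuum and ccc forcing}\label{sec:limits}

Both results of this section rest on one observation: a long strong chain already grows inside a fixed countable window of $\omega_1$.

\begin{proof}[Proof of the first assertion of Theorem~\ref{thm:B}]
Let $\langle A_\alpha:\alpha<\kappa\rangle$ be a strong chain. For each $\alpha$ the set $A_{\alpha+1}\setminus A_\alpha$ is infinite, so there is $\delta_\alpha<\omega_1$ with $(A_{\alpha+1}\setminus A_\alpha)\cap\delta_\alpha$ infinite. As $\kappa>\omega_1$ is regular, there are $\delta$ and $X\in[\kappa]^\kappa$ with $\delta_\alpha=\delta$ for $\alpha\in X$. For $\alpha<\beta$ in $X$ we have $A_{\alpha+1}\subseteq^*A_\beta$, so $(A_\beta\setminus A_\alpha)\cap\delta$ is infinite. Thus the sets $A_\alpha\cap\delta$, $\alpha\in X$, are $\kappa$ distinct subsets of a countable set.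
\end{proof}

For Theorem~\ref{thm:C} we use the ccc in the following form.

\begin{lemma}\label{lem:ccc}
Let $\mathbb R$ be ccc, $X$ a ground-model set, and $\varphi(x)$ a formula of the forcing language. There is a countable $X_0\subseteq X$ such that $\mathbb R$ forces $(\exists x\in X)\,\varphi(x)\leftrightarrow(\exists x\in X_0)\,\varphi(x)$.
\end{lemma}

\begin{proof}
Let $\mathcal A$ be maximal among the antichains all of whose members force $\varphi(x)$ for some $x\in X$. Choose such an $x$ for each member of $\mathcal A$, and let $X_0$ be the countable set of chosen elements. If $p$ forces $\varphi(x)$ with $x\in X$, then every extension of $p$ is compatible with a member of $\mathcal A$, so every generic filter containing $p$ meets $\mathcal A$.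
\end{proof}

In particular, if $\mathbb R$ forces that $\varphi(\eta)$ holds for some $\eta<\omega_1$ and that $\varphi$ persists upward in $\eta$, then $\mathbb R$ forces $\varphi(\sup X_0)$. So bounds on the finite errors of a chain can be computed in the ground model. At an index $\lambda$ of cofinality $\omega_2$ one bound $\zeta$ serves cofinally many $\rho<\lambda$, and above $\zeta$ the set $A_\lambda$ truly contains the union of these $A_\rho$. On a countable window this union depends on countably many indices only; pressing down freezes it, while the chain must keep growing in the window.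

\begin{proof}[Proof of Theorem~\ref{thm:C}]
Suppose that some condition of a ccc poset forces $SC(\omega_1,\kappa)$. Let $\mathbb R$ be the ccc poset of its extensions, and fix names such that $\mathbb R$ forces that $\langle\dot A_\alpha:\alpha<\kappa\rangle$ is a strong chain. By Lemma~\ref{lem:ccc} choose, for $\alpha<\beta<\kappa$, an ordinal $F(\alpha,\beta)<\omega_1$ with $\Vdash\dot A_\alpha\setminus\dot A_\beta\subseteq F(\alpha,\beta)$.

Since $\kappa\ge\omega_3$ is regular, $S_0=\{\lambda<\kappa:\mathrm{cf}(\lambda)=\omega_2\}$ is stationary. Let $\lambda\in S_0$. The function $F(\cdot,\lambda)$ maps a cofinal subset of $\lambda$ of order type $\omega_2$ into $\omega_1$, so it takes one value $\zeta_\lambda$ on $\aleph_2$ many points of that subset, and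
\[X_\lambda=\{\rho<\lambda:F(\rho,\lambda)\le\zeta_\lambda\}\]
is unbounded in $\lambda$. The set $\dot A_{\lambda+1}\setminus\dot A_\lambda$ is forced to be uncountable, so by Lemma~\ref{lem:ccc} there is $\delta_\lambda<\omega_1$ such that $(\dot A_{\lambda+1}\setminus\dot A_\lambda)\cap[\zeta_\lambda,\delta_\lambda)$ is forced to be infinite. Fix $\zeta,\delta$ and a stationary $S_1\subseteq S_0$ with $(\zeta_\lambda,\delta_\lambda)=(\zeta,\delta)$ for $\lambda\in S_1$.

Let $\lambda\in S_1$. Apply Lemma~\ref{lem:ccc} to $X_\lambda$ and the formula ``$\xi\in\dot A_\rho$'' in the variable $\rho$, once for each of the countably many $\xi\in[\zeta,\delta)$, and let $x_\lambda\subseteq X_\lambda$ be the union of the countable sets obtained. Then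
\begin{equation}\label{eq:window}
\Vdash\ \bigcup_{\rho\in X_\lambda}\dot A_\rho\cap[\zeta,\delta)=\bigcup_{\rho\in x_\lambda}\dot A_\rho\cap[\zeta,\delta).
\end{equation}
As $x_\lambda$ is countable and $\mathrm{cf}(\lambda)=\omega_2$, we have $\sup x_\lambda<\lambda$. By Fodor's lemma $\sup x_\lambda$ has a constant value $\sigma$ on a stationary subset of $S_1$. The ordinal $\sigma+1$ has at most $|\sigma+1|^{\aleph_0}<\kappa$ countable subsets, so there are $x$ and a stationary $S_2\subseteq S_1$ with $x_\lambda=x$ for $\lambda\in S_2$. Let $\dot B$ name $\bigcup_{\rho\in x}\dot A_\rho\cap[\zeta,\delta)$.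

Take $\lambda<\lambda'$ in $S_2$. First, $\Vdash\dot B\subseteq\dot A_\lambda$: each $\rho\in x$ is in $X_\lambda$, so $\dot A_\rho\setminus\dot A_\lambda$ is forced to be a subset of $\zeta$. Second, $\lambda'$ is a limit ordinal and $X_{\lambda'}$ is unbounded in it, so there is $\rho\in X_{\lambda'}$ with $\rho>\lambda+1$. Then $\Vdash\dot A_{\lambda+1}\subseteq^*\dot A_\rho$, and $\Vdash\dot A_\rho\cap[\zeta,\delta)\subseteq\dot B$ by \eqref{eq:window} for $\lambda'$. Together,
\[\Vdash\ \dot A_{\lambda+1}\cap[\zeta,\delta)\subseteq^*\dot B\subseteq\dot A_\lambda,\]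
which contradicts the choice of $\delta_\lambda=\delta$.

Under CH we have $\aleph_0^{\aleph_0}=\aleph_1^{\aleph_0}=\aleph_1$, and Hausdorff's formula $\aleph_{k+1}^{\aleph_0}=\aleph_k^{\aleph_0}\cdot\aleph_{k+1}$ gives $\aleph_k^{\aleph_0}=\aleph_k$ for $1\le k<\omega$. So the hypothesis holds for $\kappa=\omega_n$, $3\le n<\omega$, and ccc forcing does not change the meaning of $\omega_n$.
\end{proof}

The hypothesis $\kappa\ge\omega_3$ supplies the indices of cofinality $\omega_2$; there are none below $\omega_2$, in accordance with Koszmider's ccc poset for $SC(\omega_1,\omega_2)$.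

\section{The idea: promises and gates}\label{sec:idea}

View a sequence $\langle A_\alpha:\alpha<\kappa\rangle$ as a $0$--$1$ matrix with \emph{rows} $\alpha<\kappa$ and \emph{columns} $\xi<\omega_1$, where $f(\alpha,\xi)=1$ if and only if $\xi\in A_\alpha$. The column $\xi$ \emph{descends} on $\alpha<\beta$ if $f(\alpha,\xi)=1$ and $f(\beta,\xi)=0$. In a strong chain only finitely many columns descend on any given pair of rows. The first attempt is the poset $\mathbb P_0$ of finite matrices $p=(a_p,b_p,f_p)$, $f_p:a_p\times b_p\to2$, where $q\le p$ if $q$ extends $p$ and every column $\xi\in b_q\setminus b_p$ is nondecreasing on $a_p$. A condition thus promises that no further column descends on its rows, and in the generic matrix $A_\alpha\setminus A_\beta\subseteq b_p$ whenever $\alpha<\beta$ are rows of a condition $p$ in the filter.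

\begin{example}\label{ex:collapse}
$\mathbb P_0$ collapses $\omega_1$. Given $p$ and $\xi<\omega_1$, add the column $\xi$ with value $0$ on $a_p$ if it is not yet present. Then choose $n<\omega$ with $2n,2n+1\notin a_p$ and add these two rows, with $f(2n,\xi)=1$ and value $0$ at all other new entries. No new column appears in the second step, so it is an extension. By density $\omega_1^V=\bigcup_n(A_{2n}\setminus A_{2n+1})$, a countable union of finite sets.
\end{example}

The example shows what is missing: on a countable set of rows, only countably many columns may descend. Properness dictates the bound. Suppose that a poset adds a strong chain, that $M^*$ contains the poset and the name of the chain, and that $G$ contains an $M^*$-generic condition. For $\alpha<\beta$ in $M^*\cap\kappa$, the finite set $A_\alpha\setminus A_\beta$ belongs to $M^*[G]$, so it is a subset of $M^*[G]\cap\omega_1=M^*\cap\omega_1$. We therefore add to each condition a finite set of models, and a model $N$ promises that later columns $\xi\ge\delta_N$ do not descend on the rows in $N$; in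 fact it will promise this for the rows in $\mathrm{cl}(N)$.

To prove properness we take a condition $r$ carrying a model $M$ of height $\delta$, reflect it to a condition $r'\in M$, and amalgamate $r$ and $r'$. The delicate entries are those in a new column $\xi<\delta$ of $r'$ and a row $x\notin M$ of $r$. The column must keep the promises of $r$, among them those of models $N\notin M$ of height at most $\xi$, which $r'$ cannot see. Symmetry gives $r'$ a copy of $N$ to look at. Here is the smallest configuration.

\begin{example}\label{ex:gate}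
Let $M,M'$ be models of height $\delta$ and $\Psi:M'\to M$ an isomorphism fixing $M\cap M'$ pointwise. Let $N\in M'$ be a model and $W=\Psi(N)\in M$ its copy. Let $a$ (the rows of $r$) be a finite set with exactly one element $x$ outside $M$, and $x\in\mathrm{cl}(N)$. Let $a'\subseteq M$ (the rows of $r'$) be finite with $a\cap M\subseteq a'$, and let $c:a'\to2$ be nondecreasing on $a\cap M$ and on $a'\cap\mathrm{cl}(W)$. We want to define $c(x)$ so that $c$ is nondecreasing on $a$ and on $(a'\cup\{x\})\cap\mathrm{cl}(N)$.

Points of $\mathrm{cl}(N)\cap M$ lie in $M\cap M'$, so they are fixed by $\Psi$ and belong to $\Psi[\mathrm{cl}(N)]=\mathrm{cl}(W)$. Hence $c$ is already nondecreasing on $a'\cap\mathrm{cl}(N)$. A value $c(x)$ exists if and only if $c(y)\le c(z)$ for all $y<x<z$ with $y,z\in a'\cap(a\cup\mathrm{cl}(N))$. This holds if $y,z$ are both in $a$ or both in $\mathrm{cl}(N)$. In the mixed cases the hypotheses on $c$ do not compare $y$ and $z$ directly. Consider, when they exist,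
\[u=\min\bigl((\mathrm{cl}(N)\cap M)\setminus x\bigr),\qquad g=\max\bigl(\mathrm{cl}(N)\cap M\cap x\bigr).\]
These points depend only on $M$, $N$ and $x$, so they can be added to $a$ before $a'$ and $c$ are chosen. If $y\in a$ and $z\in\mathrm{cl}(N)$, then $y<u$ in $a\cap M$ and $u\le z$ in $\mathrm{cl}(W)$, so $c(y)\le c(u)\le c(z)$. If $y\in\mathrm{cl}(N)$ and $z\in a$, then $y\le g$ in $\mathrm{cl}(W)$ and $g<z$ in $a\cap M$, so $c(y)\le c(g)\le c(z)$; see Figure~\ref{fig:gate}. We call $u$ and $g$ the upper and lower \emph{gates} of $x$.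

The upper gate exists whenever it is needed, because the ordinals are well-ordered. The lower gate is the crux. Let $\sigma=\sup(\mathrm{cl}(N)\cap M\cap x)$, for a nonempty set. Then $\sigma\in\mathrm{cl}(N)$; this is why promises are made on closures. If $\sigma\in M$, then $\sigma\ne x$, so $\sigma<x$ and $g=\sigma$. And $\sigma\in M$ follows from
\begin{equation}\label{eq:F2}
\mathrm{cl}(N)\cap M\in M,
\end{equation}
since then the closure of $\mathrm{cl}(N)\cap M$ is a countable element of $M$, hence a subset of $M$.
\end{example}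

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\draw (0,0) -- (9,0);
\fill (1,0) circle (2pt) node[below] {$y$};
\fill (3.5,0) circle (2pt) node[below] {$g$};
\draw[fill=white] (5.5,0) circle (2pt) node[below] {$x$};
\fill (8,0) circle (2pt) node[below] {$z$};
\draw[->,dashed] (1,0.15) to[bend left] node[above] {$\mathrm{cl}(N)$} (5.45,0.15);
\draw[->,dashed] (5.55,0.15) to[bend left] node[above] {$a$} (8,0.15);
\draw[->] (1,-0.55) to[bend right] node[below] {$\mathrm{cl}(W)$} (3.45,-0.55);
\draw[->] (3.55,-0.55) to[bend right] node[below] {$a\cap M$} (8,-0.55);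
\end{tikzpicture}
\caption{A lower gate. The rows $y,g,z$ lie in $M$ and the row $x$ does not. An arrow labeled by a set joins two rows of that set, on which the column must not descend. The dashed route from $y$ to $z$ passes through $x$ and is invisible in $M$. The gate $g$, the largest point of $\mathrm{cl}(N)\cap M$ below $x$, provides the solid route inside $M$, which uses the copy $W\in M$ of $N$.}
\label{fig:gate}
\end{figure}

For $\kappa=\omega_2$, property \eqref{eq:F2} is free if $\mathfrak H$ has a predicate for a sequence of surjections $e_\beta:\omega_1\to\beta$, $0<\beta<\omega_2$. For nonzero $\beta\in M\cap M'\cap\omega_2$ we get $M\cap\beta=e_\beta[\delta]=M'\cap\beta$, so $M\cap M'\cap\omega_2$ is an initial segment of $M'\cap\omega_2$. With $Y=\mathrm{cl}(N)\in M'$ and $\gamma=\min(Y\setminus M)\in M'$ this gives $Y\cap M=Y\cap\gamma\in M'$. The countable set $Y\cap M$ is fixed pointwise by $\Psi$, so $Y\cap M=\Psi(Y\cap M)\in M$.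

For $\kappa\ge\omega_3$ the initial-segment pattern fails as soon as $M'\cap\omega_2\not\subseteq M$, because $\omega_2\in M\cap M'$ lies above a point of $M'\setminus M$. But the argument used little of it: $Y\cap M$ belongs to a countable family of subsets of $Y$ that is definable from $Y$ alone, and such a family is contained in every model that contains $Y$. A trace family provides such families $\mathrm{Tr}(Y)$, and we shall require of the side conditions that $Y\cap M\in\mathrm{Tr}(Y)$.

\section{Trace families for $\omega_n$}\label{sec:trace}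

\begin{lemma}\label{lem:traceexists}
CH implies that $\kappa=\omega_n$ has a trace family for $2\le n<\omega$.
\end{lemma}

The family consists of sets with three closure properties of the sets $Q\cap\kappa$ in (Z3). Property (3) below makes traces below $\omega_2$ initial segments. Property (2) reduces a trace below an ordinal $\tau\in Z$ of size $\aleph_m$ to a trace below $\omega_m$. Property (1) supplies such a $\tau$ from a countable list that depends only on $Y$.

\begin{proof}
For $2\le m<n$ and $\omega_m\le\tau<\omega_{m+1}$ fix a bijection $e_\tau:\omega_m\to\tau$. Let $\mathcal Z$ be the set of bounded $Z\subseteq\kappa$ such that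
\begin{itemize}
\item[(1)] $\sup x\in Z$ for every nonempty countable $x\subseteq Z$;
\item[(2)] if $\tau\in Z$ and $\tau\ge\omega_2$, then $e_\tau(\iota)\in Z$ for $\iota\in Z\cap\operatorname{dom}e_\tau$, and $e_\tau^{-1}(\eta)\in Z$ for $\eta\in Z\cap\tau$;
\item[(3)] $Z\cap\omega_2$ is an initial segment of $\omega_2$.
\end{itemize}
Bounded subsets of $\kappa$ have size less than $\kappa$.

(Z1) Let $Z,Z'\in\mathcal Z$. If $x\subseteq Z\cap Z'$ is nonempty and countable, then $\sup x$ is in both sets. If $\tau$ and $\iota$ are in both sets, so is $e_\tau(\iota)$; if $\tau$ and $\eta$ are in both sets, so is $e_\tau^{-1}(\eta)$. The intersection of two initial segments is an initial segment, and $Z\cap Z'$ is bounded.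

(Z3) Let $\theta>\kappa$ be regular and $x\in H(\theta)$. Build an increasing chain $\langle Q_i:i<\omega_1\rangle$ of elementary submodels of $H(\theta)$ of size $\aleph_1$ with $\omega_1\cup\{x,\langle e_\tau\rangle_\tau\}\subseteq Q_0$, ${}^\omega Q_i\subseteq Q_{i+1}$, and unions at limits; the successor step is possible because $\aleph_1^{\aleph_0}=\aleph_1$ under CH. Let $Q=\bigcup_iQ_i$. Every $\omega$-sequence from $Q$ has its range in some $Q_i$, so ${}^\omega Q\subseteq Q$. The set $Q\cap\kappa$ is bounded since $|Q|=\aleph_1<\kappa$. It satisfies (1) because every countable subset of $Q$ is an element of $Q$, and (2) by elementarity. It satisfies (3) because each nonzero $\alpha\in Q\cap\omega_2$ is the range of a surjection $\omega_1\to\alpha$ lying in $Q$, and $\omega_1\subseteq Q$.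

(Z2) We show by induction on $m$, $2\le m\le n$, that $\mathrm{Tr}(Y)$ is countable for every countable $Y\subseteq\omega_m$. For $m=2$, by (3) every trace is an initial segment of the countable well-ordered set $Y$. Now let $m<n$, let $Y\subseteq\omega_{m+1}$ be countable, and let $Z\in\mathcal Z$. If $Y\cap Z\subseteq\omega_m$, then $Y\cap Z\in\mathrm{Tr}(Y\cap\omega_m)$, a countable set. Otherwise $\tau=\sup(Y\cap Z)$ satisfies $\omega_m\le\tau<\omega_{m+1}$, it lies in $Z$ by (1), and it lies in the countable set $\mathrm{cl}(Y)$. Let $Y_\tau=e_\tau^{-1}[Y\cap\tau]$, a countable subset of $\omega_m$. By (2), $Y\cap Z\cap\tau=e_\tau[Y_\tau\cap Z]$: if $\eta\in Y\cap Z\cap\tau$ then $e_\tau^{-1}(\eta)\in Y_\tau\cap Z$, and if $\iota\in Y_\tau\cap Z$ then $e_\tau(\iota)\in Y\cap\tau\cap Z$. Since $Y\cap Z\subseteq\tau+1$ and $\tau\in Z$,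
\[Y\cap Z=e_\tau[Y_\tau\cap Z]\cup(Y\cap\{\tau\}).\]
So $Y\cap Z$ is determined by $\tau\in\mathrm{cl}(Y)$ and $Y_\tau\cap Z\in\mathrm{Tr}(Y_\tau)$, and there are countably many such pairs.
\end{proof}

The induction has only successor steps; this is where the finiteness of $n$ is used.

\section{Systems of models}\label{sec:systems}

From now on $\kappa\ge\omega_2$ is regular and $\mathcal Z$ is a trace family for $\kappa$. Then $\mathcal Z\subseteq H(\kappa)$, and we let $\mathfrak H=(H(\kappa),\in,\mathcal Z)$; models and isomorphisms refer to this structure.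

\begin{lemma}\label{lem:tr}
Let $Y\subseteq\kappa$ be countable.
\begin{itemize}
\item[(a)] $Y\in\mathrm{Tr}(Y)$, and $\mathrm{Tr}(Y)$ is closed under finite intersections.
\item[(b)] If $N$ is a model and $Y\in N$, then $\mathrm{Tr}(Y)\subseteq N$, and every isomorphism $\Psi:N\to N'$ maps $\mathrm{Tr}(Y)$ onto $\mathrm{Tr}(\Psi(Y))$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Take $Q\ni Y$ as in (Z3). Then $Y\subseteq Q$, so $Y=Y\cap(Q\cap\kappa)\in\mathrm{Tr}(Y)$. Closure under intersections is (Z1). (b) By (Z2), $\mathrm{Tr}(Y)$ is a countable subset of $H(\kappa)$, hence an element of $H(\kappa)$, and the function $Y\mapsto\mathrm{Tr}(Y)$ is definable in $\mathfrak H$. So $\mathrm{Tr}(Y)$ is a countable element of $N$, and Lemma~\ref{lem:iso}(c),(d) give $\Psi[\mathrm{Tr}(Y)]=\Psi(\mathrm{Tr}(Y))=\mathrm{Tr}(\Psi(Y))$.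
\end{proof}

\begin{definition}\label{def:system}
A \emph{system} is a finite set $\Delta$ of models such that:
\begin{itemize}
\item[(S1)] if $N,N'\in\Delta$ and $\delta_N=\delta_{N'}$, there is an isomorphism $\Psi_{NN'}:N\to N'$, and it is the identity on $N\cap N'$;
\item[(S2)] if $N,N'\in\Delta$, $\delta_N=\delta_{N'}$ and $W\in\Delta\cap N$, then $\Psi_{NN'}(W)\in\Delta$;
\item[(S3)] if $W,N\in\Delta$ and $\delta_W<\delta_N$, there is $N'\in\Delta$ with $\delta_{N'}=\delta_N$ and $W\in N'$;
\item[(S4)] if $N,N'\in\Delta$, $\delta_N=\delta_{N'}$, and $Y\in N$ is a countable subset of $\kappa$, then $Y\cap N'\in\mathrm{Tr}(Y)$.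
\end{itemize}
\end{definition}

Conditions (S1)--(S3) express symmetry. Together they produce the configuration of Example~\ref{ex:gate}: if $M\in\Delta$, then every lower model of $\Delta$ belongs to a copy of $M$ in $\Delta$ and has a copy in $\Delta\cap M$. Condition (S4) is the requirement on intersections.

\begin{lemma}\label{lem:basic}
Let $\Delta$ be a system and let $N,N',M\in\Delta$ have the same height.
\begin{itemize}
\item[(a)] $\Psi_{N'M}\circ\Psi_{NN'}=\Psi_{NM}$. If $t\in N\cap N'$, then $\Psi_{NM}(t)=\Psi_{N'M}(t)$.
\item[(b)] If $Y\in N$ is a countable subset of $\kappa$, then $Y\cap N'\in N\cap N'$.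
\end{itemize}
Moreover:
\begin{itemize}
\item[(c)] If $\Delta$ is a system, $M$ is a model and $\Delta\in M$, then $\Delta\cup\{M\}$ is a system.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The first equation holds by uniqueness of isomorphisms, and the second follows since $\Psi_{NN'}(t)=t$.

(b) By (S4) and Lemma~\ref{lem:tr}, $Y\cap N'\in\mathrm{Tr}(Y)\subseteq N$. This set is countable and consists of points of $N\cap N'$, so $Y\cap N'=\Psi_{NN'}[Y\cap N']=\Psi_{NN'}(Y\cap N')\in N'$.

(c) All members of $\Delta$ belong to $M$ and have smaller height. So the only new pair of equal height is $(M,M)$, for which (S1) and (S2) hold with the identity map, and (S4) holds because $Y\cap M=Y\in\mathrm{Tr}(Y)$. The new instances of (S3) have $N=M$, and $N'=M$ is a witness.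
\end{proof}

In the proof of properness, the side condition $\Delta$ of $r$ has to be merged with the side condition $\Delta'\in M$ of the reflected condition. By (S2) the union must be closed under copying $\Delta'$ into all copies of $M$. The next lemma says that nothing more is needed.

\begin{lemma}\label{lem:amalg}
Let $\Delta$ be a system, $M\in\Delta$, and $\Delta'\in M$ a system with $\Delta\cap M\subseteq\Delta'$. Let $M^1,\dots,M^m$ be the elements of $\Delta$ of height $\delta_M$, and $\Psi_i=\Psi_{MM^i}$. Then
\[\Delta^*=\Delta\cup\{\Psi_i(W):W\in\Delta',\ 1\le i\le m\}\]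
is a system containing $\Delta\cup\Delta'$.
\end{lemma}

\begin{proof}
Let $\delta=\delta_M$. The sets $\Psi_i(W)$ are models of height $\delta_W<\delta$ by Lemma~\ref{lem:iso}. As $M$ is one of the $M^i$, we have $\Delta'\subseteq\Delta^*$. Elements of $\Delta^*$ of height at least $\delta$ are in $\Delta$. We use two facts.
\begin{itemize}
\item[$(*)$] Every $V\in\Delta^*$ with $\delta_V<\delta$ has the form $\Psi_i(W)$ with $W\in\Delta'$. Indeed, if $V\in\Delta$, then $V\in M^i$ for some $i$ by (S3), and $\Psi_i^{-1}(V)\in\Delta\cap M\subseteq\Delta'$ by (S2).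
\item[$(**)$] If $V\in\Delta^*\cap M^k$, then $\Psi_k^{-1}(V)\in\Delta'$. Indeed, $V=\Psi_i(W)$ as in $(*)$, so $V\in M^i\cap M^k$, and $\Psi_k^{-1}(V)=\Psi_i^{-1}(V)=W$ by Lemma~\ref{lem:basic}(a).
\end{itemize}

(S1) Only heights below $\delta$ need checking. Let $V_1=\Psi_i(W_1)$ and $V_2=\Psi_j(W_2)$ have the same height, with $W_1,W_2\in\Delta'$. Then $W_1,W_2$ have the same height, and
\begin{equation}\label{eq:lowiso}
\Psi_{V_1V_2}=\Psi_j\circ\Psi_{W_1W_2}\circ(\Psi_i^{-1}\restriction V_1)
\end{equation}
is an isomorphism $V_1\to V_2$. If $t\in V_1\cap V_2\subseteq M^i\cap M^j$, then $\bar t=\Psi_i^{-1}(t)=\Psi_j^{-1}(t)$ lies in $W_1\cap W_2$ and is fixed by $\Psi_{W_1W_2}$, so $t$ is mapped to $\Psi_j(\bar t)=t$.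

(S2) Let $N,N'\in\Delta^*$ have the same height and $V\in\Delta^*\cap N$.

Suppose $\delta_N>\delta$, so $N,N'\in\Delta$. If $V\in\Delta$, use (S2) for $\Delta$. Otherwise $V=\Psi_i(W)$ with $W\in\Delta'$. By (S3) choose $N''\in\Delta$ of height $\delta_N$ with $M^i\in N''$. Then $V\in M^i\subseteq N''$, so $V\in N\cap N''$ and $\Psi_{NN'}(V)=\Psi_{N''N'}(V)$. By (S2) for $\Delta$, the model $\Psi_{N''N'}(M^i)$ is in $\Delta$; it has height $\delta$, so it is some $M^k$, and $\Psi_{N''N'}\restriction M^i=\Psi_{M^iM^k}$. Thus $\Psi_{NN'}(V)=\Psi_{M^iM^k}(\Psi_i(W))=\Psi_k(W)\in\Delta^*$.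

Suppose $N=M^i$ and $N'=M^j$. By $(**)$, $V=\Psi_i(W)$ with $W\in\Delta'$, so $\Psi_{NN'}(V)=\Psi_j(W)\in\Delta^*$.

Suppose $\delta_N<\delta$, $N=\Psi_i(W_1)$, $N'=\Psi_j(W_2)$. Then $V\in N\subseteq M^i$, so $\bar V=\Psi_i^{-1}(V)\in\Delta'\cap W_1$ by $(**)$. By (S2) for $\Delta'$, $\Psi_{W_1W_2}(\bar V)\in\Delta'$, and by \eqref{eq:lowiso}, $\Psi_{NN'}(V)=\Psi_j(\Psi_{W_1W_2}(\bar V))\in\Delta^*$.

(S3) Let $V,N\in\Delta^*$ with $\delta_V<\delta_N$. If $V\in\Delta$ and $\delta_N\ge\delta$, use (S3) for $\Delta$. In all other cases $V\notin\Delta$ or $\delta_V<\delta$, so $V=\Psi_i(W)$ with $W\in\Delta'$. If $\delta_N=\delta$, then $V\in M^i$. If $\delta_N>\delta$, take $N''\in\Delta$ of height $\delta_N$ with $M^i\in N''$; then $V\in N''$. If $\delta_N<\delta$, then $N=\Psi_j(W_1)$ with $W_1\in\Delta'$; by (S3) for $\Delta'$ there is $W_1'\in\Delta'$ of height $\delta_N$ with $W\in W_1'$, and then $V\in\Psi_i(W_1')\in\Delta^*$.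

(S4) Heights at least $\delta$ are covered by (S4) for $\Delta$. Let $V_1=\Psi_i(W_1)$ and $V_2=\Psi_j(W_2)$ have the same height below $\delta$, let $Y\in V_1$ be a countable subset of $\kappa$, and put
\[\bar Y=\Psi_i^{-1}(Y)\in W_1,\qquad J=\{s\in M\cap\kappa:\Psi_i(s)=\Psi_j(s)\}.\]
We claim that
\[\Psi_i^{-1}[Y\cap M^j]=\bar Y\cap J\qquad\text{and}\qquad\Psi_i^{-1}[Y\cap V_2]=\bar Y\cap W_2\cap J.\]
If $t\in Y\cap M^j$, then $t\in M^i\cap M^j$, so $s=\Psi_i^{-1}(t)=\Psi_j^{-1}(t)\in\bar Y\cap J$; and $s\in W_2$ if $t\in V_2$. Conversely, if $s\in\bar Y\cap J$, then $\Psi_i(s)\in Y$ and $\Psi_i(s)=\Psi_j(s)\in M^j$; and $\Psi_j(s)\in V_2$ if $s\in W_2$.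

By (S4) for $\Delta'$, $\bar Y\cap W_2\in\mathrm{Tr}(\bar Y)$. By (S4) for $M^i,M^j\in\Delta$ and $Y\in M^i$, we have $Y\cap M^j\in\mathrm{Tr}(Y)$, so $\bar Y\cap J=\Psi_i^{-1}(Y\cap M^j)\in\mathrm{Tr}(\bar Y)$ by Lemma~\ref{lem:tr}(b). Intersecting, $\bar Y\cap W_2\cap J\in\mathrm{Tr}(\bar Y)$. Applying $\Psi_i$ gives $Y\cap V_2\in\mathrm{Tr}(Y)$.
\end{proof}

\begin{remark}
The gates use (S4) only through Lemma~\ref{lem:basic}(b). The last step shows why we do not take that weaker property as the requirement. For $V_1,V_2$ it asks that $\bar Y\cap W_2\cap J$ belong to the small model $W_1$, while for $M^i,M^j$ it only says that $\bar Y\cap J$ belongs to the large model $M$. Membership in $\mathrm{Tr}(\bar Y)$ refers to no model, it is preserved by intersections, and it implies membership in every model containing $\bar Y$.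
\end{remark}

\section{Induced orders and gates}\label{sec:gates}

If a column keeps the promises of several models, it does not descend along chains of rows that pass from one closure to the next. A finite condition must respect such chains even when the intermediate rows are not yet among its rows, since they may be added later. For a finite set $\mathcal E$ of models let $<_{\mathcal E}$ be the transitive closure of $\bigcup_{N\in\mathcal E}({<}\restriction\mathrm{cl}(N))$. It is contained in the order $<$ of $\kappa$, and $<_{\mathcal E\cup\mathcal E'}$ is the transitive closure of ${<_{\mathcal E}}\cup{<_{\mathcal E'}}$.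

For a sequence $\vec N=(N_1,\dots,N_k)$ of models, $k\ge1$, an \emph{$\vec N$-path from $x$ to $y$} is a sequence $x=z_0\le z_1\le\dots\le z_k=y$ with $z_{j-1},z_j\in\mathrm{cl}(N_j)$ for $1\le j\le k$. Let $\mathrm{Seq}(\mathcal E)$ be the finite set of nonempty sequences of distinct elements of $\mathcal E$.

\begin{lemma}\label{lem:paths}
If $x<y$ and there is an $\vec N$-path from $x$ to $y$ for some sequence $\vec N$ from $\mathcal E$, then $x<_{\mathcal E}y$. If $x<_{\mathcal E}y$, there is an $\vec N$-path from $x$ to $y$ with $\vec N\in\mathrm{Seq}(\mathcal E)$.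
\end{lemma}

\begin{proof}
For the first assertion delete the steps with $z_{j-1}=z_j$; at least one step remains. For the second take a path with $k$ minimal. If $N_j=N_{j'}$ with $j<j'$, then $z_{j-1}\le z_{j'}$ are both in $\mathrm{cl}(N_j)$, and the steps $j,\dots,j'$ can be replaced by one.
\end{proof}

The next lemma describes how a model $M$ of a system sees the order induced by lower models, which need not belong to $M$: the visible part is an element of $M$, it is implied by the copies of these models in $M$, and each point outside $M$ communicates with $M$ through finitely many gates.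

\begin{lemma}\label{lem:gates}
Let $\Delta$ be a system, $M\in\Delta$, and $\mathcal E\subseteq\{N\in\Delta:\delta_N<\delta_M\}$.
\begin{itemize}
\item[(a)] ${<_{\mathcal E}}\cap M^2\in M$.
\item[(b)] If $x,y\in M$ and $x<_{\mathcal E}y$, then $x<_{\bar{\mathcal E}}y$, where $\bar{\mathcal E}$ is the set of $W\in\Delta\cap M$ such that $\delta_W=\delta_N$ for some $N\in\mathcal E$.
\item[(c)] For every $x\in\kappa\setminus M$ there are finite sets $U,L\subseteq M\cap\kappa$ such that for every $y\in M$:
\begin{itemize}
\item if $x<_{\mathcal E}y$, there is $u\in U$ with $x<_{\mathcal E}u$ and ($u=y$ or $u<_{\mathcal E}y$);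
\item if $y<_{\mathcal E}x$, there is $g\in L$ with $g<_{\mathcal E}x$ and ($y=g$ or $y<_{\mathcal E}g$).
\end{itemize}
\end{itemize}
\end{lemma}

\begin{proof}
Let $M^1,\dots,M^m$ be the elements of $\Delta$ of height $\delta_M$ and $\Psi_i=\Psi_{MM^i}$. By Lemma~\ref{lem:basic}(a), the maps $\Psi_i^{-1}$ agree on the overlaps of their domains, so their union is a function $\pi:\bigcup_iM^i\to M$. It is the identity on $M$, and on each $M^i\cap\kappa$ it is injective and order preserving. For $N\in\mathcal E$ choose $i(N)$ with $N\in M^{i(N)}$ by (S3). Then $\mathrm{cl}(N)$ is an element and a subset of $M^{i(N)}$, so $\pi$ is strictly order preserving on $\mathrm{cl}(N)$. By Lemma~\ref{lem:basic}(b),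
\begin{equation}\label{eq:clin}
\mathrm{cl}(N)\cap M^i\in M^i\qquad\text{for all }N\in\mathcal E\text{ and }i\le m .
\end{equation}

(b) Let $z_0,\dots,z_k$ be an $\vec N$-path from $x$ to $y$, and let $W_j=\pi(N_j)$. By (S2), $W_j\in\Delta\cap M$, and $\delta_{W_j}=\delta_{N_j}$, so $W_j\in\bar{\mathcal E}$. Since $\pi[\mathrm{cl}(N_j)]=\mathrm{cl}(W_j)$, the sequence $\pi(z_0),\dots,\pi(z_k)$ is a $(W_1,\dots,W_k)$-path from $\pi(x)=x$ to $\pi(y)=y$.

(a) The intermediate points of a path may lie outside $M$, so we replace the sets over which they range by their images under $\pi$. Let $N,N'\in\mathcal E$ and $i'=i(N')$. Since $\mathrm{cl}(N')$ is an element and a subset of $M^{i'}$, \eqref{eq:clin} gives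
\[\mathrm{cl}(N)\cap\mathrm{cl}(N')=(\mathrm{cl}(N)\cap M^{i'})\cap\mathrm{cl}(N')\in M^{i'},\]
and hence $\pi[\mathrm{cl}(N)\cap\mathrm{cl}(N')]=\Psi_{i'}^{-1}(\mathrm{cl}(N)\cap\mathrm{cl}(N'))\in M$. For $\vec N=(N_1,\dots,N_k)\in\mathrm{Seq}(\mathcal E)$ put
\[D_0=\mathrm{cl}(N_1)\cap M,\qquad D_k=\mathrm{cl}(N_k)\cap M,\qquad D_j=\pi[\mathrm{cl}(N_j)\cap\mathrm{cl}(N_{j+1})]\quad(0<j<k).\]
All these sets are in $M$. Let $O_{\vec N}$ be the set of $(x,y)\in D_0\times D_k$ with $x<y$ for which there are $\bar z_j\in D_j$, $0<j<k$, with $x\le\bar z_1\le\dots\le\bar z_{k-1}\le y$. Then $O_{\vec N}\in M$, and it suffices to show that ${<_{\mathcal E}}\cap M^2=\bigcup_{\vec N\in\mathrm{Seq}(\mathcal E)}O_{\vec N}$, a finite union.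

If $x,y\in M$ and $z_0,\dots,z_k$ is an $\vec N$-path from $x$ to $y>x$, then $\bar z_j=\pi(z_j)$ witness $(x,y)\in O_{\vec N}$. Conversely, let $(x,y)\in O_{\vec N}$ with witnesses $\bar z_j$. Choose $z_j\in\mathrm{cl}(N_j)\cap\mathrm{cl}(N_{j+1})$ with $\pi(z_j)=\bar z_j$, and let $z_0=x$, $z_k=y$. For $1\le j\le k$ the points $z_{j-1},z_j$ lie in $\mathrm{cl}(N_j)$ and $\pi(z_{j-1})\le\pi(z_j)$, so $z_{j-1}\le z_j$. Thus $z_0,\dots,z_k$ is an $\vec N$-path, and $x<_{\mathcal E}y$.

(c) For $N\in\mathcal E$ let
\[A_N=\{y\in\mathrm{cl}(N)\cap M:x<_{\mathcal E}y\},\qquad B_N=\{y\in\mathrm{cl}(N)\cap M:y<_{\mathcal E}x\}.\]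
Put $U=\{\min A_N:A_N\ne\emptyset\}$. If $y\in M$, $x<_{\mathcal E}y$, and $N$ is the last model of a path from $x$ to $y$, then $y\in A_N$, and $u=\min A_N\le y$ are both in $\mathrm{cl}(N)$, so $u=y$ or $u<_{\mathcal E}y$.

We show that every nonempty $B_N$ has a maximum. Then $L=\{\max B_N:B_N\ne\emptyset\}$ works: if $y\in M$, $y<_{\mathcal E}x$, and $N$ is the first model of a path from $y$ to $x$, then $y\in B_N$, and $y\le\max B_N$ are both in $\mathrm{cl}(N)$.

Let $\sigma=\sup B_N$. Then $\sigma\in\mathrm{cl}(N)$ by Lemma~\ref{lem:closure}. By \eqref{eq:clin}, $c=\mathrm{cl}(N)\cap M$ is a countable element of $M$, so $\mathrm{cl}(c)$ is a countable element of $M$, and $\sigma\in\mathrm{cl}(c)\subseteq M$. It remains to see that $\sigma<_{\mathcal E}x$. The set $B_N$ is the union of the finitely many sets $B^{\vec N}$, $\vec N\in\mathrm{Seq}(\mathcal E)$, of those $y\in B_N$ that have an $\vec N$-path to $x$. So there is $\vec N=(N_1,\dots,N_k)$ with $B^{\vec N}\ne\emptyset$ and $\sup B^{\vec N}=\sigma$. For each $y\in B^{\vec N}$ fix an $\vec N$-path $z^y_0,\dots,z^y_k$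 from $y$ to $x$, and let $z_j=\sup\{z^y_j:y\in B^{\vec N}\}$. Then $z_0=\sigma$, $z_k=x$, $z_{j-1}\le z_j$, and $z_{j-1},z_j\in\mathrm{cl}(N_j)$ because $\mathrm{cl}(N_j)$ is closed under suprema. So $z_0,\dots,z_k$ is an $\vec N$-path from $\sigma$ to $x$. As $\sigma\in M$ and $x\notin M$, we have $\sigma<x$, hence $\sigma<_{\mathcal E}x$ and $\sigma\in B_N$.
\end{proof}

\section{The poset}\label{sec:poset}

A function $g:a\to2$ is \emph{monotone} for a relation $\triangleleft$ if $g(x)\le g(y)$ whenever $x,y\in a$ and $x\triangleleft y$.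

A condition is a finite matrix with a system attached. One might require every column $\xi$ to respect all models of height at most $\xi$. But when two conditions are amalgamated through Lemma~\ref{lem:amalg}, copies $\Psi_i(W)$ of low height appear over which neither condition had control, and an old column may descend on two rows in $\mathrm{cl}(\Psi_i(W))$. So a model binds only the columns written after it arrived, and each column $\xi$ carries the list $E(\xi)$ of the models that bind it.

\begin{definition}
$\mathbb P$ is the set of $p=(a_p,b_p,f_p,\Delta_p,E_p)$ such that $a_p\in[\kappa]^{<\omega}$, $b_p\in[\omega_1]^{<\omega}$, $f_p:a_p\times b_p\to2$, $\Delta_p$ is a system, $E_p$ is a function on $b_p$ with $E_p(\xi)\subseteq\{N\in\Delta_p:\delta_N\le\xi\}$, and for each $\xi\in b_p$ the function $f_p(\cdot,\xi)$ is monotone for $<_{E_p(\xi)}$.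

We let $q\le p$ if $a_q\supseteq a_p$, $b_q\supseteq b_p$, $f_q\supseteq f_p$, $\Delta_q\supseteq\Delta_p$, $E_q(\xi)\supseteq E_p(\xi)$ for $\xi\in b_p$, and for all $\xi\in b_q\setminus b_p$:
\begin{itemize}
\item[(P1)] $f_q(\cdot,\xi)$ is nondecreasing on $(a_p,<)$;
\item[(P2)] $E_q(\xi)\supseteq\{N\in\Delta_p:\delta_N\le\xi\}$.
\end{itemize}
\end{definition}

Note that $\mathbb P\subseteq H(\kappa)$ and that the tuple of empty sets is a condition. The relation $\le$ is transitive. Let $r\le q\le p$ and $\xi\in b_r\setminus b_p$. If $\xi\in b_q$, then (P1) and (P2) for $(q,p)$ pass to $(r,p)$, since $f_r\supseteq f_q$ and $E_r(\xi)\supseteq E_q(\xi)$. If $\xi\notin b_q$, then (P1) and (P2) for $(r,q)$ imply those for $(r,p)$, since $a_q\supseteq a_p$ and $\Delta_q\supseteq\Delta_p$.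

\begin{lemma}\label{lem:ext}
\begin{itemize}
\item[(a)] Let $\triangleleft$ be a transitive relation contained in $<$, let $a\subseteq a'$ be finite subsets of $\kappa$, and let $g:a\to2$ be monotone for $\triangleleft$. Then $g$ extends to a function $a'\to2$ monotone for $\triangleleft$.
\item[(b)] If $p\in\mathbb P$ and $a'\supseteq a_p$ is a finite subset of $\kappa$, there is $q\le p$ with $a_q=a'$, $b_q=b_p$, $\Delta_q=\Delta_p$, $E_q=E_p$.
\item[(c)] If $p\in\mathbb P$, $\alpha<\beta$ are in $a_p$, and $\xi\in\omega_1\setminus b_p$ is larger than $\delta_N$ for all $N\in\Delta_p$, there is $q\le p$ with $\xi\in b_q$, $f_q(\alpha,\xi)=0$, $f_q(\beta,\xi)=1$.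
\end{itemize}
\end{lemma}

\begin{proof}
(a) It suffices to add one point $u\notin a$. Let $g(u)=\max(\{0\}\cup\{g(x):x\in a,\ x\triangleleft u\})$. If $x\triangleleft u$, then $g(x)\le g(u)$. If $u\triangleleft y$ and $g(u)=1$, then $g(x)=1$ for some $x\triangleleft u$; by transitivity $x\triangleleft y$, so $g(y)=1$.

(b) Apply (a) to each column with $\triangleleft$ equal to $<_{E_p(\xi)}$. There is no new column, so (P1) and (P2) are vacuous.

(c) Add the column $\xi$ with $E_q(\xi)=\Delta_p$ and $f_q(\gamma,\xi)=1$ if and only if $\gamma\ge\beta$, for $\gamma\in a_p$. It is nondecreasing on $a_p$, hence monotone for every relation contained in $<$.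
\end{proof}

For a generic filter $G$ and $\alpha<\kappa$ let
\[A_\alpha=\{\xi:\text{there is }p\in G\text{ with }\alpha\in a_p,\ \xi\in b_p,\ f_p(\alpha,\xi)=1\}.\]

\begin{lemma}\label{lem:chain}
In $V[G]$, for $\alpha<\beta<\kappa$ the set $A_\alpha\setminus A_\beta$ is finite and $A_\beta\setminus A_\alpha$ is unbounded in $\omega_1^V$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:ext}(b) and density, some $p\in G$ has $\alpha,\beta\in a_p$. If $\xi\in A_\alpha\setminus b_p$, some $q\in G$ with $q\le p$ has $\xi\in b_q$ and $f_q(\alpha,\xi)=1$; then $f_q(\beta,\xi)=1$ by (P1), so $\xi\in A_\beta$. Thus $A_\alpha\setminus A_\beta\subseteq b_p$. For $\eta<\omega_1^V$, the conditions $q$ having a column $\xi>\eta$ with $f_q(\alpha,\xi)=0$ and $f_q(\beta,\xi)=1$ are dense below $p$ by Lemma~\ref{lem:ext}(c). If such a $q$ is in $G$, then $\xi\in A_\beta$, and $\xi\notin A_\alpha$ because the matrices of conditions in $G$ agree.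
\end{proof}

It remains to show that $\mathbb P$ preserves cardinals.

\section{The $\aleph_2$-chain condition}\label{sec:cc}

\begin{proposition}\label{prop:cc}
$\mathbb P$ has the $\aleph_2$-c.c.
\end{proposition}

Among $\aleph_2$ conditions we find two twins, isomorphic by a map $h$ that fixes a common root $R$. The difficulty is (S4): for the union of the two systems we need $Y\cap R$ to be a trace on $Y$. So the root is not obtained from a $\Delta$-system argument; it is cut out by a model $Q$ as in (Z3), for which $Q\cap\kappa\in\mathcal Z$.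

\begin{proof}
Let $p_\nu\in\mathbb P$ for $\nu<\omega_2$. We find $\nu\ne\nu'$ with $p_\nu,p_{\nu'}$ compatible.

\medskip
\noindent\emph{Step 1: twins.} Choose models $K_\nu\ni p_\nu$. Take $Q\prec H(\theta)$ as in (Z3) containing $\langle(K_\nu,p_\nu):\nu<\omega_2\rangle$, $\mathcal Z$ and $\kappa$. Every countable subset of $Q$ is an element of $Q$, and therefore $H(\omega_1)\subseteq Q$ by $\in$-induction. Since $|Q|=\aleph_1$, there is $\nu\in\omega_2\setminus Q$. Let $K=K_\nu$, $p=p_\nu$, $R=K\cap Q$, and let $c$ be the Mostowski collapsing map of $K$. The collapsed structure $\mathcal K=(c[K],\in,c[\mathcal Z\cap K],c(p))$ is in $H(\omega_1)\subseteq Q$, and $c\restriction R$ is a countable subset of $Q$, so $c\restriction R\in Q$. The statement ``there is $\nu'<\omega_2$ such that $(K_{\nu'},\in,\mathcal Z\cap K_{\nu'},p_{\nu'})$ collapses to $\mathcal K$ by a map extending $c\restriction R$'' has parameters in $Q$ and holds in $H(\theta)$, as witnessed by $\nu$. So it has a witness $\nu'\in Q$, and $\nu'\ne\nu$. Let $K'=K_{\nu'}$, $q=p_{\nu'}$. Composing $c$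 with the inverse of the collapsing map of $K'$ gives an isomorphism of models
\[h:K\to K',\qquad h(p)=q,\qquad R\subseteq K',\qquad h\restriction R=\mathrm{id}.\]
As $K'\in Q$ is countable, $K'\subseteq Q$, and so $K\cap K'=R$. By Lemma~\ref{lem:iso}, $h$ fixes the countable ordinals of $K$ and acts pointwise on finite sets. Hence $b_q=b_p$; $h$ maps $a_p$, $\Delta_p$, $E_p(\xi)$ onto $a_q$, $\Delta_q$, $E_q(\xi)$; $f_q(h(\gamma),\xi)=f_p(\gamma,\xi)$; and $h$ preserves heights of models. Members of $\Delta_p$ are elements and subsets of $K$, and members of $\Delta_q$ are elements and subsets of $K'$. For $N\in\Delta_p$, $N'\in\Delta_q$ and $N'_0=h^{-1}(N')\in\Delta_p$ we have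
\begin{equation}\label{eq:root}
N\cap N'=N\cap N'_0\cap R=h(N)\cap N'\cap R,
\end{equation}
because $N\cap N'\subseteq K\cap K'=R$, and a point $t\in R$ satisfies $h(t)=t$, so that $t\in N'$ if and only if $t\in N'_0$, and $t\in N$ if and only if $t\in h(N)$.

\medskip
\noindent\emph{Step 2: $\Delta_p\cup\Delta_q$ is a system.}

(S1) Let $N\in\Delta_p$, $N'\in\Delta_q$ have the same height. Then $\Psi_{NN'}=h\circ\Psi_{NN'_0}$ is an isomorphism $N\to N'$, and its inverse is $\Psi_{N'N}$. By \eqref{eq:root} a point of $N\cap N'$ lies in $N\cap N'_0$ and in $R$, so it is fixed by $\Psi_{NN'_0}$ and by $h$.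

(S2) Let $N,N'$ have the same height and $W\in(\Delta_p\cup\Delta_q)\cap N$. Suppose first $N\in\Delta_p$. Then $W\in\Delta_p$: if $W\in\Delta_q$, then $W\in K\cap K'=R$, so $W=h^{-1}(W)\in\Delta_p$. If $N'\in\Delta_p$, use (S2) for $\Delta_p$. If $N'\in\Delta_q$, then $\Psi_{NN'}(W)=h(\Psi_{NN'_0}(W))\in h[\Delta_p]=\Delta_q$. Suppose next $N\in\Delta_q$. Then $W\in\Delta_q$: if $W\in\Delta_p$, then $W\in R$, so $W=h(W)\in\Delta_q$. If $N'\in\Delta_q$, use (S2) for $\Delta_q$. If $N'\in\Delta_p$, then $\Psi_{NN'}=h^{-1}\circ\Psi_{N\,h(N')}$ by uniqueness, so $\Psi_{NN'}(W)\in h^{-1}[\Delta_q]=\Delta_p$.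

(S3) Let $\delta_W<\delta_N$. If $W\in\Delta_q$ and $N\in\Delta_p$, apply (S3) in $\Delta_q$ to $W$ and $h(N)$. If $W\in\Delta_p$ and $N\in\Delta_q$, apply (S3) in $\Delta_p$ to $W$ and $h^{-1}(N)$.

(S4) Let $N\in\Delta_p$, $N'\in\Delta_q$ have the same height, and let $Y$ be a countable subset of $\kappa$.

Suppose $Y\in N$. Then $Y\subseteq N$, so $Y\cap N'=(Y\cap N'_0)\cap(Y\cap R)$ by \eqref{eq:root}. The first factor is in $\mathrm{Tr}(Y)$ by (S4) for $\Delta_p$. Since $Y\subseteq K$, the second factor is $Y\cap(Q\cap\kappa)\in\mathrm{Tr}(Y)$. So $Y\cap N'\in\mathrm{Tr}(Y)$.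

Suppose $Y\in N'$. Then $Y\cap N=(Y\cap h(N))\cap(Y\cap R)$ by \eqref{eq:root}, and the first factor is in $\mathrm{Tr}(Y)$ by (S4) for $\Delta_q$. Now $Y\subseteq K'\subseteq Q$, so intersecting $Y$ with $Q$ gives no information about $Y\cap R$; we pass to the other side. Let $Y_0=h^{-1}(Y)=h^{-1}[Y]\in K$. As before, $Y_0\cap R=Y_0\cap(Q\cap\kappa)\in\mathrm{Tr}(Y_0)\subseteq K$. By Lemma~\ref{lem:tr}(b), $h(Y_0\cap R)\in\mathrm{Tr}(Y)$. For $t\in R$ we have $t\in Y_0$ if and only if $t=h(t)\in Y$, so $h(Y_0\cap R)=h[Y_0\cap R]=Y_0\cap R=Y\cap R$. Hence $Y\cap R\in\mathrm{Tr}(Y)$ and $Y\cap N\in\mathrm{Tr}(Y)$.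

\medskip
\noindent\emph{Step 3: the common extension.} Let
\[s=\bigl(a_p\cup a_q,\ b_p,\ f_p\cup f_q,\ \Delta_p\cup\Delta_q,\ \xi\mapsto E_p(\xi)\cup E_q(\xi)\bigr).\]
If $\gamma\in a_p\cap a_q$, then $\gamma\in R$ and $f_q(\gamma,\xi)=f_q(h(\gamma),\xi)=f_p(\gamma,\xi)$; so $f_s=f_p\cup f_q$ is a function on $a_s\times b_p$. To check monotonicity we fold $K'$ onto $K$. Let $\psi:K\cup K'\to K$ be the identity on $K$ and $h^{-1}$ on $K'$; the two definitions agree on $K\cap K'=R$. For $x\in a_s$ we have $\psi(x)\in a_p$ and $f_s(x,\xi)=f_p(\psi(x),\xi)$. For $N\in E_p(\xi)$, $\psi$ is the identity on $\mathrm{cl}(N)\subseteq K$. For $N\in E_q(\xi)$, $\psi$ maps $\mathrm{cl}(N)\subseteq K'$ onto $\mathrm{cl}(h^{-1}(N))$ preserving the strict order, and $h^{-1}(N)\in E_p(\xi)$. So $\psi$ maps each generating step of $<_{E_s(\xi)}$ to a generating step of $<_{E_p(\xi)}$, and $x<_{E_s(\xi)}y$ implies $\psi(x)<_{E_p(\xi)}\psi(y)$. For $x,y\in a_s$ this gives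
\[f_s(x,\xi)=f_p(\psi(x),\xi)\le f_p(\psi(y),\xi)=f_s(y,\xi).\]
Hence $s\in\mathbb P$. Since $b_s=b_p=b_q$, (P1) and (P2) are vacuous and $s\le p,q$.
\end{proof}

\section{Properness}\label{sec:proper}

\begin{proposition}\label{prop:proper}
$\mathbb P$ is proper.
\end{proposition}

Let $\theta$ be large, let $M^*\prec H(\theta)$ be countable with $\kappa,\mathcal Z,\mathbb P\in M^*$, and let $p\in\mathbb P\cap M^*$. Put $M=M^*\cap H(\kappa)$. Since $\mathfrak H\in M^*$, witnesses to existential statements about $\mathfrak H$ with parameters in $M$ can be found in $M^*$, so $M\prec\mathfrak H$ by the Tarski--Vaught test. Thus $M$ is a model, and $M^*\cap\mathbb P=M\cap\mathbb P$. Let $\delta=\delta_M$. By Lemma~\ref{lem:basic}(c),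
\[q=(a_p,b_p,f_p,\Delta_p\cup\{M\},E_p)\]
is a condition, and $q\le p$. We show that $q$ is $(M^*,\mathbb P)$-generic. Let $D\in M^*$ be dense open and $r\le q$; extending $r$, we may assume $r\in D$. We find $r'\in D\cap M^*$ compatible with $r$. Let $b_0=b_r\cap\delta$, so that $b_r\setminus b_0=b_r\setminus\delta$.

We shall use one remark on paths. If $x$ is related to $y$ by the transitive closure of a union of transitive relations, a shortest path from $x$ to $y$ has no two consecutive steps in the same relation, since such steps could be merged.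

\subsection*{Preparing $r$}

If $\xi\in b_r\setminus b_0$, then $\xi\notin b_q=b_p\subseteq\delta$ and $\delta_M\le\xi$, so $M\in E_r(\xi)$ by (P2). We strengthen $r$ without changing $b_r$, $\Delta_r$ or $a_r\setminus M$; it stays in the open set $D$. We may assume:
\begin{itemize}
\item[(E)] $E_r(\xi)\supseteq\{M\}\cup(\Delta_r\cap M)$ for $\xi\in b_r\setminus b_0$;
\item[(G)] for every $\mathcal E\subseteq\{N\in\Delta_r:\delta_N<\delta\}$ and every $x\in a_r\setminus M$, sets $U,L$ as in Lemma~\ref{lem:gates}(c) are contained in $a_r\cap M$.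
\end{itemize}
For (E), add $\Delta_r\cap M$ to $E_r(\xi)$. For $N\in\Delta_r\cap M$ we have $\delta_N<\delta\le\xi$ and $\mathrm{cl}(N)\subseteq M\cap\kappa\subseteq\mathrm{cl}(M)$, so $<_{E_r(\xi)}$ does not change. For (G), there are finitely many pairs $(\mathcal E,x)$; add all their gates to $a_r$ by Lemma~\ref{lem:ext}(b). The gates are in $M$, so no new pair arises.

For $\xi\in b_0$ let $O_\xi={<_{E_r(\xi)}}$ and $O^M_\xi=O_\xi\cap M^2$. Elements of $E_r(\xi)$ have height at most $\xi<\delta$, so $O^M_\xi\in M$ by Lemma~\ref{lem:gates}(a).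

\subsection*{Reflecting $r$}

Consider the following statements about a condition $r'\in\mathbb P$.
\begin{itemize}
\item[(R1)] $r'\in D$, $a_{r'}\supseteq a_r\cap M$, $b_{r'}\supseteq b_0$, $f_{r'}\supseteq f_r\restriction((a_r\cap M)\times b_0)$, $\Delta_{r'}\supseteq\Delta_r\cap M$.
\item[(R2)] For $\xi\in b_{r'}\setminus b_0$: $f_{r'}(\cdot,\xi)$ is nondecreasing on $(a_r\cap M,<)$, and $E_{r'}(\xi)\supseteq\{N\in\Delta_r\cap M:\delta_N\le\xi\}$.
\item[(R3)] For $\xi\in b_0$: $f_{r'}(\cdot,\xi)$ is monotone for the transitive closure of ${<_{E_{r'}(\xi)}}\cup O^M_\xi$.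
\end{itemize}
Statement (R2) makes the new columns keep the promises of the part of $r$ inside $M$. Statement (R3) concerns the shared columns. The list $E_r(\xi)$ need not contain the copies in $M$ of its members, so $O_\xi^M$ need not be generated by models in $E_r(\xi)\cap M$; we hand the relation $O_\xi^M$ itself to $r'$ as a parameter, which Lemma~\ref{lem:gates}(a) permits.

The parameters are $\mathbb P$, $D$, the relations $O^M_\xi$, and finite subsets of $M$, so they are in $M^*$. The statements hold for $r'=r$: (R1) is trivial; (R2) holds by (E), since $M\in E_r(\xi)$ makes $f_r(\cdot,\xi)$ nondecreasing on $a_r\cap M\subseteq\mathrm{cl}(M)$; and in (R3) the transitive closure is $O_\xi$. By elementarity fix $r'\in M^*$ satisfying (R1)--(R3). Then $r'\in M$, so $a_{r'}\subseteq M$, $b_{r'}\subseteq\delta$, $\Delta_{r'}\in M$, and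
\[a_r\cap a_{r'}=a_r\cap M,\qquad b_r\cap b_{r'}=b_0.\]
For $W\in\Delta_{r'}$ we have $\delta_W<\delta$ and $\mathrm{cl}(W)\subseteq M$; in particular ${<_{E_{r'}(\xi)}}\subseteq M^2$. By (R1), $f_r\cup f_{r'}$ is a function.

\subsection*{The amalgam}

Put $a_s=a_r\cup a_{r'}$ and $b_s=b_r\cup b_{r'}$; then $a_s\cap M=a_{r'}$ and $a_s\setminus M=a_r\setminus M$. Let
\[\Delta_s=\Delta_r\cup\{\Psi_{MM'}(W):W\in\Delta_{r'},\ M'\in\Delta_r,\ \delta_{M'}=\delta\},\]
a system containing $\Delta_r\cup\Delta_{r'}$ by Lemma~\ref{lem:amalg}, and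
\[E_s(\xi)=\begin{cases}E_r(\xi)\cup\Delta_{r'}&\text{if }\xi\in b_r\setminus b_0,\\ E_r(\xi)\cup E_{r'}(\xi)&\text{if }\xi\in b_0,\\ E_{r'}(\xi)\cup\{N\in\Delta_r:\delta_N\le\xi\}&\text{if }\xi\in b_{r'}\setminus b_0.\end{cases}\]
The copies $\Psi_{MM'}(W)$ outside $\Delta_r\cup\Delta_{r'}$ are deliberately put into no $E_s(\xi)$. In all three cases $E_s(\xi)\subseteq\{N\in\Delta_s:\delta_N\le\xi\}$; in the first case because members of $\Delta_{r'}$ have height below $\delta\le\xi$. We define $f_s\supseteq f_r\cup f_{r'}$ on $a_s\times b_s$ column by column, with $f_s(\cdot,\xi)$ monotone for $<_{E_s(\xi)}$.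

\subsection*{Case I: high columns, $\xi\in b_r\setminus b_0$}

Since $M\in E_r(\xi)$ and $\mathrm{cl}(W)\subseteq\mathrm{cl}(M)$ for $W\in\Delta_{r'}$, the relations $<_{E_s(\xi)}$ and $<_{E_r(\xi)}$ coincide. Extend $f_r(\cdot,\xi)$ to $a_s$ by Lemma~\ref{lem:ext}(a). As $M\in E_s(\xi)$ and $a_{r'}\subseteq M$, the column $f_s(\cdot,\xi)$ is nondecreasing on $a_{r'}$.

\subsection*{Case II: shared columns, $\xi\in b_0$}

Here there is no freedom: $f_s(\cdot,\xi)=f_r(\cdot,\xi)\cup f_{r'}(\cdot,\xi)$ is already total on $a_s$, and we must verify monotonicity. Let $O=O_\xi$, $I'={<_{E_{r'}(\xi)}}\subseteq M^2$, and let $I$ be the transitive closure of $O^M_\xi\cup I'$. By (R3), $f_{r'}(\cdot,\xi)$ is monotone for $I$. Let $x,y\in a_s$ with $x<_{E_s(\xi)}y$, and let $x=z_0,\dots,z_k=y$ be a shortest path with steps in $O$ or $I'$. The two kinds alternate, so each intermediate node $z_j$, $0<j<k$, is an endpoint of an $I'$-step and lies in $M$.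

If $k=1$ and $x,y\notin M$, then $x,y\in a_r$ and the step is an $O$-step, so $f_s(x,\xi)\le f_s(y,\xi)$ because $r$ is a condition. Assume that we are not in this case. Let $j_0=0$ if $x\in M$ and $j_0=1$ otherwise; let $j_1=k$ if $y\in M$ and $j_1=k-1$ otherwise. Then $j_0\le j_1$, the nodes $z_{j_0},\dots,z_{j_1}$ lie in $M$, and the steps between them are in $I'$ or in $O\cap M^2=O^M_\xi$. So $z_{j_0}=z_{j_1}$ or $z_{j_0}\mathrel{I}z_{j_1}$.

If $x\in M$ let $u=x$. If $x\notin M$, the first step is an $O$-step, and (G) with $\mathcal E=E_r(\xi)$ gives $u\in a_r\cap M$ with $x\mathrel{O}u$ and ($u=z_1$ or $u\mathrel{O^M_\xi}z_1$); then $f_r(x,\xi)\le f_r(u,\xi)=f_{r'}(u,\xi)$. If $y\in M$ let $g=y$. If $y\notin M$, the last step is an $O$-step, and (G) gives $g\in a_r\cap M$ with $g\mathrel{O}y$ and ($z_{k-1}=g$ or $z_{k-1}\mathrel{O^M_\xi}g$); then $f_{r'}(g,\xi)=f_r(g,\xi)\le f_r(y,\xi)$. In all cases $u,g\in a_{r'}$, and $u=g$ or $u\mathrel{I}g$. Therefore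
\[f_s(x,\xi)\le f_{r'}(u,\xi)\le f_{r'}(g,\xi)\le f_s(y,\xi).\]

\subsection*{Case III: new low columns, $\xi\in b_{r'}\setminus b_0$}

This is the general form of Example~\ref{ex:gate}. We have $\xi<\delta$ and $\xi\notin b_r$. Let
\[\mathcal E=\{N\in\Delta_r:\delta_N\le\xi\},\qquad O={<_{\mathcal E}},\qquad I={<_{E_{r'}(\xi)}}\subseteq M^2,\qquad T={<}\restriction a_r .\]
In the notation of Lemma~\ref{lem:gates}(b), $\bar{\mathcal E}\subseteq\{W\in\Delta_r\cap M:\delta_W\le\xi\}\subseteq E_{r'}(\xi)$ by (R2), so $O\cap M^2\subseteq I$. The column must be monotone for $O$ and $I$ to make $s$ a condition, and for $T$ to satisfy (P1). Let $\triangleleft$ be the transitive closure of $O\cup I\cup T$; it is contained in $<$.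

\medskip
\noindent\emph{Claim.} $f_{r'}(\cdot,\xi)$ is monotone for $\triangleleft$ on $a_{r'}$.
\medskip

Let $\alpha,\beta\in a_{r'}$ with $\alpha\triangleleft\beta$, and take a shortest path from $\alpha$ to $\beta$ with steps in $O$, $I$, $T$. Each intermediate node lies between steps of different kinds, so it is an endpoint of an $I$-step or of a $T$-step. Hence all nodes are in $M\cup a_r$. Replace each $O$-step $x\mathrel{O}y$ as follows.
\begin{itemize}
\item If $x,y\in M$, it is an $I$-step.
\item If $x,y\in a_r\setminus M$, it is a $T$-step.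
\item If $x\in M$ and $y\in a_r\setminus M$, then (G) gives $g\in a_r\cap M$ with $g\mathrel{O}y$ and ($x=g$ or $x\mathrel{O}g$). So $g\mathrel{T}y$, and $x=g$ or $x\mathrel{I}g$.
\item If $x\in a_r\setminus M$ and $y\in M$, then (G) gives $u\in a_r\cap M$ with $x\mathrel{O}u$ and ($u=y$ or $u\mathrel{O}y$). So $x\mathrel{T}u$, and $u=y$ or $u\mathrel{I}y$.
\end{itemize}
Thus $\alpha$ is related to $\beta$ by the transitive closure of $I\cup T$. In a shortest path for these two relations the steps alternate, so each intermediate node lies in $M\cap a_r\subseteq a_{r'}$, and the end nodes lie in $a_{r'}\subseteq M$. Along an $I$-step $f_{r'}(\cdot,\xi)$ does not decrease, since $r'$ is a condition. A $T$-step joins two points of $a_r\cap M$, where $f_{r'}(\cdot,\xi)$ is nondecreasing by (R2). This proves the Claim.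

By Lemma~\ref{lem:ext}(a), $f_{r'}(\cdot,\xi)$ extends to a function $f_s(\cdot,\xi)$ on $a_s$ that is monotone for $\triangleleft$. It is then monotone for $<_{E_s(\xi)}$, the transitive closure of $O\cup I$, and nondecreasing on $(a_r,<)$.

\subsection*{Conclusion}

The three cases show that $s=(a_s,b_s,f_s,\Delta_s,E_s)\in\mathbb P$, and $E_s(\xi)$ contains $E_r(\xi)$ for $\xi\in b_r$ and $E_{r'}(\xi)$ for $\xi\in b_{r'}$. We have $s\le r$: the new columns are those in $b_{r'}\setminus b_0$, for which (P1) holds by Case III and (P2) by the definition of $E_s$. We have $s\le r'$: the new columns are those in $b_r\setminus b_0$, for which (P1) holds by Case I and (P2) because $E_s(\xi)\supseteq\Delta_{r'}$. So $r'\in D\cap M^*$ is compatible with $r$, the condition $q$ is $(M^*,\mathbb P)$-generic, and Proposition~\ref{prop:proper} is proved.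

\section{The generic extension}\label{sec:end}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $\kappa\ge\omega_2$ be regular with a trace family. By Propositions \ref{prop:cc} and \ref{prop:proper}, $\mathbb P$ is proper and $\aleph_2$-c.c., so it preserves all cardinals. In $V[G]$ an unbounded subset of $\omega_1^V=\omega_1$ is uncountable, so by Lemma~\ref{lem:chain} the sequence $\langle A_\alpha:\alpha<\kappa\rangle$ is a strong chain of length $\kappa$. Under CH, Lemma~\ref{lem:traceexists} provides a trace family for $\kappa=\omega_n$, $2\le n<\omega$, and $\omega_n$ has the same meaning in $V$ and $V[G]$. As $\mathrm{ZFC}+\mathrm{CH}$ is consistent relative to ZFC, so is $\mathrm{ZFC}+SC(\omega_1,\omega_n)$ for each such $n$, in particular for $n=4$.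
\end{proof}

\begin{proof}[Proof of the second assertion of Theorem~\ref{thm:B}]
Assume GCH and let $\kappa=\omega_n$, $n\ge2$. Then $|\mathbb P|\le|H(\kappa)|=2^{<\kappa}=\kappa$, and $\kappa=2^{\aleph_{n-1}}$ gives $\kappa^{\aleph_1}=2^{\aleph_{n-1}\cdot\aleph_1}=\kappa$. By the $\aleph_2$-c.c.\ every antichain has size at most $\aleph_1$, so there are at most $\kappa^{\aleph_1}=\kappa$ antichains. Every subset of $\omega$ in $V[G]$ is the value of a nice name, which is determined by an $\omega$-sequence of antichains, and there are at most $\kappa^{\aleph_0}=\kappa$ such sequences. So $2^{\aleph_0}\le\aleph_n$ in $V[G]$, and $2^{\aleph_0}\ge\aleph_n$ by the first assertion. In $V[G]$, $SC(\omega_1,\omega_m)$ holds for $2\le m\le n$, by restricting the generic chain to $\omega_m$, and it fails for $n<m<\omega$ by the first assertion, since $\omega_m$ is regular and $2^{\aleph_0}<\aleph_m$.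
\end{proof}

\begin{thebibliography}{9}

\bibitem{RIMS}
\emph{RIMS Workshop on Set Theory 2025, Titles and Abstracts},
\texttt{https://wwp.shizuoka.ac.jp/yorioka/?p=1409}.

\end{thebibliography}
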